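\title{Strongly clean rings need not be Dedekind-finite}

\begin{abstract}
A ring is strongly clean if each of its elements is the sum of an idempotent and a unit that commute. We show that a strongly clean ring need not be Dedekind-finite. The key fact is that the transpose of any linear operator on a vector space is strongly clean; the union of the endomorphism rings along a tower of double duals is then a strongly clean ring. The same method embeds every ring in a strongly clean ring and gives, over every field, a simple von Neumann regular strongly clean algebra $Q\neq 0$ with $Q\cong Q\oplus Q$ as right $Q$-modules.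
\end{abstract}

\section{The question and the results}\label{sec:intro}

Rings are associative with identity, and subrings and ring homomorphisms preserve the identity. An element $c$ of a ring $R$ is \emph{strongly clean} if $c=e+u$ for an idempotent $e\in R$ and a unit $u\in R$ with $eu=ue$, and $R$ is \emph{strongly clean} if all of its elements are. The ring $R$ is \emph{Dedekind-finite} if every one-sided inverse in $R$ is two-sided, that is, if $ab=1$ implies $ba=1$ for all $a,b\in R$. The following is posed in \cite{problem} as a longstanding open question:
\begin{quote}
\emph{Is every strongly clean ring Dedekind-finite?}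
\end{quote}
For an endomorphism of a module, being strongly clean is a weak form of having a Fitting decomposition, and Fitting decompositions usually come from finiteness conditions. Section~\ref{sec:fitting} makes this precise and shows why the first examples suggest a positive answer. The answer is nevertheless negative.

\begin{theorem}\label{thm:main}
There is a strongly clean ring that is not Dedekind-finite.
\end{theorem}

The method gives more. Recall that a ring $R$ is \emph{simple} if $R\neq0$ and its only two-sided ideals are $0$ and $R$; \emph{von Neumann regular} if for every $a\in R$ there is $y\in R$ with $aya=a$; and \emph{strongly $\pi$-regular} if for every $a\in R$ there is $n\ge1$ with $a^n\in a^{n+1}R\cap Ra^{n+1}$. For a commutative ring $K$, a \emph{$K$-algebra} is a ring together with a homomorphism from $K$ to its center.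

\begin{theorem}\label{thm:strong}
\begin{enumerate}
\item[(a)] Every ring is a subring of a strongly clean ring. More precisely, let $K$ be a commutative noetherian ring (for example $K=\mathbb Z$) and let $R$ be a $K$-algebra. Then $R$ embeds in a $K$-algebra $R_\infty$ such that for every finitely generated commutative $K$-subalgebra $S\subseteq R_\infty$ and every $c\in S$ there is an idempotent $e\in R_\infty$ that commutes with every element of $S$ and for which $c-e$ is a unit. Consequently, a property of rings that passes to subrings holds for all strongly clean rings if and only if it holds for all rings.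
\item[(b)] For every field $k$ there is a simple, von Neumann regular, strongly clean $k$-algebra $Q\neq0$ with $Q\cong Q\oplus Q$ as right $Q$-modules. It is not Dedekind-finite, and $M_n(Q)\cong Q$ is strongly clean for all $n\ge1$.
\item[(c)] ``Strongly clean'' cannot be strengthened to ``strongly $\pi$-regular'' in \textup{(a)} or \textup{(b)}.
\end{enumerate}
\end{theorem}

The proof of Theorem~\ref{thm:main} has three steps. Multiplication by $x$ on $k[x]$ is not strongly clean, but its transpose is (Section~\ref{sec:shift}). This case is universal, so the transpose of every linear operator is strongly clean (Section~\ref{sec:transpose}). Iterating the double transpose and passing to a union then makes all elements strongly clean at once (Section~\ref{sec:tower}). Parts (b) and (c) of Theorem~\ref{thm:strong} are proved in Section~\ref{sec:simple}, and part (a) in Section~\ref{sec:embed}. No hypotheses beyond ZFC are used.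

\section{Strongly clean endomorphisms and Fitting decompositions}\label{sec:fitting}

\begin{lemma}\label{lem:split}
Let $c$ be an endomorphism of a module $M$. Then $c$ is strongly clean in $\operatorname{End}(M)$ if and only if $M=A\oplus B$ for submodules $A,B$ such that $cA\subseteq A$, $cB\subseteq B$, $c$ is bijective on $A$, and $1-c$ is bijective on $B$. Given such a decomposition, the projection $e$ onto $B$ along $A$ is an idempotent that commutes with $c$, and $c-e$ is a unit.
\end{lemma}

\begin{proof}
Suppose $M=A\oplus B$ as stated. Then $e^2=e$, and $ec=ce$ because both sides vanish on $A$ and equal $c$ on $B$. The map $u=c-e$ equals $c$ on $A$ and $-(1-c)$ on $B$, so it is bijective, and it commutes with $e$. Conversely, let $c=e+u$ with $e^2=e$, $u$ a unit and $eu=ue$. Put $A=\ker e$ and $B=eM$. Since $u$ and $u^{-1}$ commute with $e$, they preserve $A$ and $B$, so $u$ is bijective on each. On $A$ we have $c=u$. On $B$ we have $c=1+u$, so $cB\subseteq B$ and $1-c=-u$.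
\end{proof}

Every ring $R$ is isomorphic to $\operatorname{End}(R_R)$, with $a\in R$ acting on the right module $R_R$ by left multiplication, so the lemma describes the strongly clean elements of any ring.

The basic source of a summand $B$ is the following. Call $c$ \emph{locally nilpotent} on $B$ if every $m\in B$ is killed by some power $c^N$, with $N$ depending on $m$. Then
\begin{equation}\label{eq:locnil}
c\text{ locally nilpotent on }B\ \Longrightarrow\ 1-c\text{ bijective on }B.
\end{equation}
Indeed, if $c^Nm=0$ then $m=(1-c)(1+c+\dots+c^{N-1})m$, and if also $(1-c)m=0$ then $m=c^Nm=0$.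

\begin{lemma}[Fitting's lemma]\label{lem:fitting}
Let $c$ be an endomorphism of a module $M$ with $c^nM=c^{n+1}M$ and $\ker c^n=\ker c^{n+1}$ for some $n\ge1$. Then $M=c^nM\oplus\ker c^n$, and $c$ is strongly clean.
\end{lemma}

\begin{proof}
The hypotheses give $c^nM=c^{2n}M$ and $\ker c^n=\ker c^{2n}$. For $m\in M$ write $c^nm=c^{2n}m'$; then $m-c^nm'\in\ker c^n$. If $c^nm'\in\ker c^n$, then $m'\in\ker c^{2n}=\ker c^n$, so $c^nm'=0$. This proves the decomposition. On $c^nM$ the map $c$ is surjective by hypothesis and injective because $c^nM\cap\ker c\subseteq c^nM\cap \ker c^n=0$. On $\ker c^n$ it is nilpotent. Now apply \eqref{eq:locnil} and Lemma~\ref{lem:split}.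
\end{proof}

Strong $\pi$-regularity asks for the hypotheses of Fitting's lemma inside the ring, and it does force Dedekind-finiteness.

\begin{proposition}\label{prop:pireg}
Every strongly $\pi$-regular ring is strongly clean and Dedekind-finite.
\end{proposition}

\begin{proof}
Let $a\in R$ and write $a^n=a^{n+1}z=ya^{n+1}$. The first equation gives $a^nR=a^{n+1}R$. The second shows that $a^{n+1}r=0$ implies $a^nr=0$. By Lemma~\ref{lem:fitting} applied to left multiplication by $a$ on $R_R$, the element $a$ is strongly clean. Now suppose $ab=1$. Then $a^nb^n=1$ and $a^{n+1}b^n=a$, so multiplying $a^n=ya^{n+1}$ on the right by $b^n$ gives $1=ya$. Hence $y=y(ab)=b$ and $ba=1$.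
\end{proof}

Finite-dimensional algebras over a field are strongly $\pi$-regular, since the descending chains $a^nR$ and $Ra^n$ become constant. A local ring, that is, a nonzero ring in which $c$ or $1-c$ is a unit for every $c$, is strongly clean because $c=0+c=1+(c-1)$. It is also Dedekind-finite: if $ab=1$, then $ba$ and $1-ba$ are idempotents, one of them is a unit and hence equals $1$, and $ba=0$ is impossible because $aba=a\neq0$. In the other direction, the standard ring that is not Dedekind-finite is not strongly clean either.

\begin{example}\label{ex:endV}
Let $V$ be an infinite-dimensional vector space over a field $k$, of dimension $\kappa$. The free $k[x]$-module with a basis $(\varepsilon_j)$ of cardinality $\kappa$ has the $k$-basis $(x^i\varepsilon_j)$ of cardinality $\aleph_0\kappa=\kappa$, so we may take $V$ to be this module. Let $b\in\operatorname{End}_k(V)$ be multiplication by $x$, and define $a\in \operatorname{End}_k(V)$ by $a(x^i\varepsilon_j)=x^{i-1}\varepsilon_j$ for $i\ge1$ and $a(\varepsilon_j)=0$. Then $ab=1$ and $ba(\varepsilon_j)=0$, so $\operatorname{End}_k(V)$ is not Dedekind-finite. The operator $a$ is locally nilpotent, so $a=1+(a-1)$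 is strongly clean. The operator $b$ is not. Suppose $V=A\oplus B$ as in Lemma~\ref{lem:split}. Then $A=x^nA\subseteq x^nV$ and $B=(1-x)^nB\subseteq(1-x)^nV$ for all $n$. A nonzero polynomial is not divisible by $x^n$, or by $(1-x)^n$, once $n$ exceeds its degree; looking at coordinates we get $A=B=0$, which is absurd.
\end{example}

So the first strongly clean rings one meets are Dedekind-finite, and in the example it is the element $b$ with a one-sided inverse that fails to be strongly clean. One would guess that the question has a positive answer. The gap lies between Lemma~\ref{lem:fitting} and Lemma~\ref{lem:split}: on the summand $B$ the latter needs only that $1-c$ is bijective, not that $c$ is nilpotent.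

\section{The transpose of the shift}\label{sec:shift}

Let $k$ be a field. For a $k$-space $V$ put $V^*=\operatorname{Hom}_k(V,k)$, and for $T\in\operatorname{End}_k(V)$ let $T^*\in\operatorname{End}_k(V^*)$ be the transpose, $T^*(\lambda)=\lambda\circ T$. The map $T\mapsto T^*$ is $k$-linear, sends $1$ to $1$, and reverses products: $(TU)^*=U^*T^*$.

Take $V=k[x]$ with the operator $b$ of multiplication by $x$; as in Example~\ref{ex:endV}, it is not strongly clean. A functional $\lambda$ on $k[x]$ is the same as the sequence $(\lambda(x^i))_{i\ge0}$, and $(b^*\lambda)(x^i)=\lambda(x^{i+1})$. Thus $k[x]^*$ with $b^*$ is the space $E=k^{\mathbb N}$ of all sequences with the left shift. We regard $E$ as a $k[x]$-module: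
\[
x\cdot(f_0,f_1,f_2,\dots)=(f_1,f_2,f_3,\dots).
\]

We look for a decomposition $E=A\oplus B$ as in Lemma~\ref{lem:split}. If $x^nf=0$, then the $A$-component of $f$ is killed by $x^n$ and hence is $0$. So $B$ must contain
\[
E_1=\bigcup_n\ker x^n=\{\text{finitely supported sequences}\},
\]
and the smallest candidate is $B=E_1$. Fitting's recipe for the other summand fails: $x^nE=E$ for all $n$, so the stable image contains $E_1$ instead of complementing it. We need a complement of $E_1$ that is invariant under the shift, and we obtain it from injectivity.

Recall that a module $I$ over a commutative ring $S$ is \emph{injective} if every homomorphism $M'\to I$ from a submodule $M'\subseteq M$ extends to $M$. An injective submodule $I\subseteq M$ is a direct summand: extend the identity of $I$ to a map $M\to I$ and take its kernel as complement. \emph{Baer's criterion} says that $I$ is injective as soon as every homomorphism $J\to I$ from an ideal $J\subseteq S$ extends to $S$. If $S$ is a principal ideal domain and $I$ is \emph{divisible}, meaning $pI=I$ for all $p\neq0$, then $I$ is injective: given $\varphi\colon pS\to I$ with $p\neq 0$, choose $h\in I$ with $ph=\varphi(p)$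 and extend by $s\mapsto sh$.

The following term will be convenient. Let $S$ be a commutative ring and $c\in S$. An $S$-module $M$ is \emph{$c$-split} if $M=A\oplus B$ for $S$-submodules $A,B$ such that multiplication by $c$ is bijective on $A$ and multiplication by $1-c$ is bijective on $B$.

\begin{proposition}\label{prop:shift}
There is a $k[x]$-submodule $E_2\subseteq E$ with $E=E_2\oplus E_1$. Multiplication by $x$ is bijective on $E_2$ and multiplication by $1-x$ is bijective on $E_1$. Thus $E=k[x]^*$ is $x$-split.
\end{proposition}

\begin{proof}
We show that $E_1$ is divisible. A nonzero polynomial has the form $\alpha x^m(1-xr)$ with $\alpha\in k$ nonzero, $m\ge0$ and $r\in k[x]$. The element $x$ acts surjectively on $E_1$, because $(f_0,f_1,\dots)=x\cdot(0,f_0,f_1,\dots)$. Since $x$ is locally nilpotent on $E_1$, so is $xr$, and $1-xr$ acts bijectively by \eqref{eq:locnil}. Hence $E_1$ is divisible, therefore injective, and it has a complement $E_2\cong E/E_1$. The case $r=1$ shows that $1-x$ is bijective on $E_1$. On $E/E_1$ the element $x$ is surjective because $xE=E$, and injective because $f$ is finitely supported whenever $xf$ is.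
\end{proof}

By Lemma~\ref{lem:split}, the left shift $b^*$ on $k^{\mathbb N}$ is strongly clean although $b$ is not.

\section{Every transpose is strongly clean}\label{sec:transpose}

Let $T$ be any operator on a $k$-space $V$. A functional $\lambda\in V^*$ and a vector $v\in V$ produce the sequence $(\lambda(T^iv))_{i\ge0}\in E$, and replacing $\lambda$ by $T^*\lambda$ shifts this sequence to the left. So $T^*$ is governed by the shift on $E$, and a splitting of $E$ should induce a splitting of $V^*$. We prove this in a form that also covers the duality used in Section~\ref{sec:embed}.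

Let $\Lambda$ be a commutative ring, $C$ a $\Lambda$-module and $S$ a commutative $\Lambda$-algebra. For an $S$-module $M$ put $M^\vee=\operatorname{Hom}_\Lambda(M,C)$, with the $S$-module structure $(s\lambda)(m)=\lambda(sm)$; this is a module structure because $S$ is commutative. For $S$-modules $M,N$, the group $\operatorname{Hom}_S(M,N)$ is an $S$-module by $(s\Phi)(m)=s\,\Phi(m)$.

\begin{lemma}\label{lem:transfer}
\begin{enumerate}
\item[(i)] For every $S$-module $M$, the map $M^\vee\to\operatorname{Hom}_S(M,S^\vee)$, $\lambda\mapsto\Phi_\lambda$, given by $\Phi_\lambda(m)(t)=\lambda(tm)$ for $m\in M$ and $t\in S$, is an isomorphism of $S$-modules.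
\item[(ii)] Let $c\in S$. If $S^\vee$ is $c$-split, then $M^\vee$ is $c$-split for every $S$-module $M$.
\item[(iii)] If $C$ is injective over $\Lambda$, then $S^\vee$ is injective over $S$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) For $s,t\in S$ and $m\in M$, each of $\Phi_\lambda(sm)(t)$, $\Phi_{s\lambda}(m)(t)$ and $(s\,\Phi_\lambda(m))(t)$ equals $\lambda(stm)$. So $\Phi_\lambda$ is $S$-linear, and $\lambda\mapsto\Phi_\lambda$ is $S$-linear. For $\Phi\in\operatorname{Hom}_S(M,S^\vee)$ define $\lambda_\Phi(m)=\Phi(m)(1)$. It is $\Lambda$-linear, since $\Phi(\alpha m)(1)=\Phi(m)(\alpha 1)=\alpha\,\Phi(m)(1)$ for $\alpha\in\Lambda$. We have $\lambda_{\Phi_\lambda}(m)=\lambda(m)$, and $\lambda_\Phi(tm)=(t\,\Phi(m))(1)=\Phi(m)(t)$ shows $\Phi_{\lambda_\Phi}=\Phi$.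

(ii) Write $S^\vee=A\oplus B$ with $c$ bijective on $A$ and $1-c$ bijective on $B$. By (i),
\[
M^\vee\cong\operatorname{Hom}_S(M,A)\oplus\operatorname{Hom}_S(M,B)
\]
as $S$-modules. If $s\in S$ acts bijectively on an $S$-module $N$, the inverse map $\sigma\colon N\to N$ is $S$-linear, and $\Phi\mapsto\sigma\circ\Phi$ is inverse to multiplication by $s$ on $\operatorname{Hom}_S(M,N)$. Apply this to $(s,N)=(c,A)$ and to $(s,N)=(1-c,B)$.

(iii) Let $M'\subseteq M$ be $S$-modules and let $\Phi'\colon M'\to S^\vee$ be $S$-linear. By (i), $\Phi'=\Phi_{\lambda'}$ for some $\Lambda$-linear $\lambda'\colon M'\to C$. Extend $\lambda'$ to a $\Lambda$-linear map $\lambda\colon M\to C$; the formula for $\Phi_\lambda$ shows that it extends $\Phi'$.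
\end{proof}

\begin{proposition}\label{prop:transpose}
For every $k$-space $V$ and every $T\in\operatorname{End}_k(V)$, the transpose $T^*$ is strongly clean in $\operatorname{End}_k(V^*)$.
\end{proposition}

\begin{proof}
Take $\Lambda=C=k$, $S=k[x]$ and $c=x$, and regard $V$ as an $S$-module with $x$ acting as $T$. Then $V^\vee=V^*$ with $x$ acting as $T^*$. The module $S^\vee=E$ is $x$-split by Proposition~\ref{prop:shift}, so $V^*$ is $x$-split by Lemma~\ref{lem:transfer}(ii). The two summands are subspaces invariant under $T^*$, and Lemma~\ref{lem:split} applies.
\end{proof}

Here $\Phi_\lambda(v)$ is the sequence $(\lambda(T^iv))_{i\ge0}$, so the summand of $V^*$ on which $1-T^*$ is bijective is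
\[
B=\{\lambda\in V^*:\text{ for each }v\in V,\ \lambda(T^iv)=0\text{ for all large }i\}.
\]
If $\dim V=n<\infty$, then $T^iV=T^nV$ for $i\ge n$, and testing on a basis gives $B=\ker(T^*)^n$, the nilpotent part in Fitting's lemma. In general $T^*$ need not even be locally nilpotent on $B$: the step from $E_1$ to $\operatorname{Hom}_{k[x]}(V,E_1)$ preserves the bijectivity of $1-x$ but not local nilpotence.

\begin{example}\label{ex:powerseries}
On $V=k[x]$ let $a(x^i)=x^{i-1}$ for $i\ge1$ and $a(1)=0$, and take $T=a$. It is locally nilpotent, so $B=V^*$. On $V^*=k^{\mathbb N}$ the transpose is the right shift $a^*(f_0,f_1,\dots)=(0,f_0,f_1,\dots)$, which is multiplication by $t$ on the power series ring $k[[t]]$. It is injective, and its images $t^nk[[t]]$ decrease strictly, so Fitting's lemma does not apply; but $1-t$ is invertible. Thus both shifts $a^*$ and $b^*$ on $k^{\mathbb N}$ are strongly clean, while $b^*a^*=1\neq a^*b^*$.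
\end{example}

So a one-sided inverse does not prevent two given elements from being strongly clean. What remains is to handle all elements of a ring at once.

\section{The tower of double duals}\label{sec:tower}

Not every operator on $V^*$ is strongly clean: if $V$ is infinite-dimensional, so is $V^*$, and Example~\ref{ex:endV} applies to $\operatorname{End}_k(V^*)$. Transposing repairs the operators that come from $V$ and creates new defective ones. We therefore repeat the step infinitely often and take a union. Since one transposition reverses products, we transpose twice at each step.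

The map $\operatorname{End}_k(V)\to\operatorname{End}_k(V^{**})$, $T\mapsto T^{**}$, is a homomorphism of $k$-algebras, being a composite of two anti-homomorphisms. It is injective. Let $\delta\colon V\to V^{**}$ be the evaluation map $\delta(v)(\lambda)=\lambda(v)$. For $v\neq0$ there is a functional $\lambda$ with $\lambda(v)\neq0$ (extend $v$ to a basis), so $\delta$ is injective. Moreover
\begin{equation}\label{eq:delta}
(T^{**}\delta(v))(\lambda)=\delta(v)(\lambda\circ T)=\lambda(Tv)=\delta(Tv)(\lambda),
\end{equation}
that is, $T^{**}\delta=\delta T$. Hence $T^{**}=0$ implies $T=0$.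

Recall that the direct limit of a sequence of injective ring homomorphisms $R_0\to R_1\to\cdots$ is a ring $R_\infty$ that is the union of an increasing chain of subrings identified with the $R_n$, the given maps becoming inclusions. Every finite subset of $R_\infty$ lies in some $R_n$. Idempotents and units of $R_n$ remain idempotents and units in $R_\infty$, because $R_n$ and $R_\infty$ have the same identity.

\begin{proposition}\label{prop:tower}
Let $V_0$ be a $k$-space, $V_{n+1}=V_n^{**}$ and $R_n=\operatorname{End}_k(V_n)$. Let $R_\infty$ be the direct limit of the $R_n$ along the maps $T\mapsto T^{**}$. Then $R_\infty$ is a strongly clean $k$-algebra containing $\operatorname{End}_k(V_0)$ as a subalgebra.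
\end{proposition}

\begin{proof}
Let $c\in R_\infty$ be represented by $T\in R_n$. It is also represented by $T^{**}\in R_{n+1}$. Proposition~\ref{prop:transpose}, applied to the operator $T^*$ on $V_n^*$, shows that $T^{**}=e+u$ for a commuting idempotent $e$ and unit $u$ of $\operatorname{End}_k(V_n^{**})=R_{n+1}$. The same equation holds in $R_\infty$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Take $V_0$ infinite-dimensional in Proposition~\ref{prop:tower}. By Example~\ref{ex:endV} there are $a,b\in R_0$ with $ab=1$ and $ba\neq1$. These relations persist in the strongly clean ring $R_\infty$, of which $R_0$ is a subring.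
\end{proof}

\section{A simple regular example, and strong $\pi$-regularity}\label{sec:simple}

Let $V_0$ be infinite-dimensional. The ring $R_\infty$ of Proposition~\ref{prop:tower} is not simple. If $T$ factors through a finite-dimensional space $W$, then $T^{**}$ factors through $W^{**}$; hence the elements of $R_\infty$ represented by an operator of finite rank form a nonzero proper ideal. We therefore pass to a simple quotient. The difficulty is that the inequality $ba\neq1$ may be lost in a quotient. The remedy is to witness the failure of Dedekind-finiteness by equations only.

\begin{lemma}\label{lem:leavitt}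
A ring $Q$ satisfies $Q\cong Q\oplus Q$ as right $Q$-modules if and only if there are $a_1,a_2,b_1,b_2\in Q$ with
\begin{equation}\label{eq:dagger}
a_ib_j=\delta_{ij}\quad(i,j\in\{1,2\}),\qquad b_1a_1+b_2a_2=1 .
\end{equation}
In this case $M_n(Q)\cong Q$ for all $n\ge1$, and $Q$ is not Dedekind-finite unless $Q=0$.
\end{lemma}

\begin{proof}
The homomorphisms of right modules $\theta\colon Q\to Q\oplus Q$ and $\eta\colon Q\oplus Q\to Q$ are exactly the maps $\theta(q)=(a_1q,a_2q)$ and $\eta(p,q)=b_1p+b_2q$ with $a_i,b_i\in Q$. We have
\[
\theta\eta(p,q)=(a_1b_1p+a_1b_2q,\ a_2b_1p+a_2b_2q),\qquad \eta\theta(q)=(b_1a_1+b_2a_2)q,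
\]
so \eqref{eq:dagger} says that $\theta$ and $\eta$ are mutually inverse. If this holds, then $Q_Q\cong Q_Q^{\,n}$ by induction on $n$, and $Q\cong\operatorname{End}(Q_Q)\cong\operatorname{End}(Q_Q^{\,n})\cong M_n(Q)$. Finally, $a_1b_1=1$. If also $b_1a_1=1$, then $b_2a_2=0$, so $a_2=(a_2b_2)a_2=a_2(b_2a_2)=0$ and $1=a_2b_2=0$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}(b)]
Take $R_\infty$ as in Proposition~\ref{prop:tower} with $V_0$ infinite-dimensional.

The ring $\operatorname{End}_k(V)$ is von Neumann regular for every $V$. Given $T$, choose subspaces $U,W$ with $V=U\oplus\ker T=TV\oplus W$. Then $T$ maps $U$ bijectively onto $TV$; let $Y$ be the inverse of this bijection on $TV$ and $0$ on $W$. Then $TY$ is the identity on $TV$, so $TYT=T$. Each element of $R_\infty$ lies in some $R_n$, so $R_\infty$ is von Neumann regular.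

Since $\dim V_0$ is infinite, there is an isomorphism $\theta\colon V_0\to V_0\oplus V_0$. With the coordinate projections $\pi_i$ and inclusions $\iota_i$ of $V_0\oplus V_0$, put $a_i=\pi_i\theta$ and $b_i=\theta^{-1}\iota_i$. From $\pi_i\iota_j=\delta_{ij}$ and $\iota_1\pi_1+\iota_2\pi_2=1$ we get \eqref{eq:dagger} in $R_0\subseteq R_\infty$.

By Zorn's lemma the nonzero ring $R_\infty$ has a maximal proper two-sided ideal $I$, and $Q=R_\infty/I$ is a simple $k$-algebra. The equations $aya=a$ pass to the quotient, so $Q$ is von Neumann regular. The images of a commuting idempotent and unit are a commuting idempotent and unit, so $Q$ is strongly clean. The relations \eqref{eq:dagger} hold in $Q$, and Lemma~\ref{lem:leavitt} gives the remaining assertions.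
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}(c)]
By Proposition~\ref{prop:pireg}, strongly $\pi$-regular rings are Dedekind-finite, and so are their subrings. Hence a ring that is not Dedekind-finite does not embed in a strongly $\pi$-regular ring. Such rings exist among $K$-algebras for every commutative ring $K\neq0$: the maps $a,b\in\operatorname{End}_K(K[x])$ given by $b(x^i)=x^{i+1}$, $a(x^{i+1})=x^i$ and $a(1)=0$ satisfy $ab=1$ and $ba(1)=0$. This settles (a). For (b), a ring $Q\neq0$ with $Q\cong Q\oplus Q$ is not Dedekind-finite by Lemma~\ref{lem:leavitt}, so it is not strongly $\pi$-regular.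
\end{proof}

\section{Embedding an arbitrary ring}\label{sec:embed}

An algebra $R$ over a field embeds in $\operatorname{End}_k(R)$, so Proposition~\ref{prop:tower} with $V_0=R$ already places it inside a strongly clean ring. Over a base ring $K$ two things must change. The dual $\operatorname{Hom}_K(V,K)$ may be too small (for instance $\operatorname{Hom}_{\mathbb Z}(\mathbb Z/2,\mathbb Z)=0$), and the polynomial ring over $K$ need not be a principal ideal domain, so divisibility is no longer a test for injectivity.

\subsection*{The character dual}
For an abelian group $V$ put $V^+=\operatorname{Hom}_{\mathbb Z}(V,\mathbb Q/\mathbb Z)$. The group $\mathbb Q/\mathbb Z$ is divisible, hence injective over $\mathbb Z$. For $0\neq v\in V$ there is $\lambda\in V^+$ with $\lambda(v)\neq0$: on the cyclic group $\mathbb Zv$ send $v$ to $1/n$ if $v$ has finite order $n$ and to $1/2$ otherwise, and extend to $V$ by injectivity. So the evaluation map $\delta\colon V\to V^{++}$ is injective.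

Let $K$ be a commutative ring and $V$ a $K$-module. Then $V^+$ is a $K$-module by $(\alpha\lambda)(v)=\lambda(\alpha v)$. For $T\in\operatorname{End}_K(V)$ let $T^+(\lambda)=\lambda\circ T$. Each of $T^+(\alpha\lambda)$, $\alpha\,T^+(\lambda)$ and $(\alpha T)^+(\lambda)$ is the map $v\mapsto\lambda(\alpha Tv)$, so $T^+$ is $K$-linear and $T\mapsto T^+$ is a $K$-linear anti-homomorphism $\operatorname{End}_K(V)\to\operatorname{End}_K(V^+)$. The computation \eqref{eq:delta} holds with $+$ in place of $*$. Therefore $T\mapsto T^{++}$ is an injective homomorphism of $K$-algebras $\operatorname{End}_K(V)\to\operatorname{End}_K(V^{++})$.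

\subsection*{Splitting injective modules}
In Proposition~\ref{prop:shift} we used two facts: the part $E_1$ of $E$ killed by powers of $x$ is injective, and $x$ is surjective on $E/E_1$. Both survive for injective modules over noetherian rings. Recall that a commutative ring $S$ is \emph{noetherian} if every ascending chain of ideals becomes constant, equivalently if every ideal is finitely generated.

\begin{proposition}\label{prop:injsplit}
Let $S$ be a commutative noetherian ring, $E$ an injective $S$-module and $c\in S$. Then $E$ is $c$-split.
\end{proposition}

\begin{proof}
Let $E_1=\{f\in E: c^nf=0\text{ for some }n\}$, a submodule of $E$ because $S$ is commutative.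

\emph{$E_1$ is injective.} This is a case of \cite[Lemma III.3.2]{Hartshorne}; here is a direct argument for a single element $c$. By Baer's criterion it suffices to extend to $S$ a homomorphism $\varphi\colon J\to E_1$ from an ideal $J$. An extension with values in $E$ exists; to force its values into $E_1$ we first require that it kill a power of $c$. Since $J$ is finitely generated, there is $n$ with $c^n\varphi(J)=0$, that is, $\varphi(c^nJ)=0$. The ideals $J_i=\{s\in S:c^is\in J\}$ form an ascending chain; choose $r$ with $J_i=J_r$ for all $i\ge r$, and put $m=n+r$. If $c^ms\in J$, then $s\in J_m=J_r$, so $c^rs\in J$ and $c^ms\in c^nJ$. Thus $\varphi$ vanishes on $J\cap c^mS$, and $\varphi'(j+c^ms)=\varphi(j)$ is a well-defined homomorphism $J+c^mS\to E$. Extend it to $\psi\colon S\to E$. Then $c^m\psi(1)=\varphi'(c^m)=0$, so $\psi(S)=S\psi(1)\subseteq E_1$, and $\psi$ extends $\varphi$.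

Consequently $E=E_2\oplus E_1$ for a submodule $E_2\cong E/E_1$. On $E_1$ the element $c$ is locally nilpotent, so $1-c$ is bijective by \eqref{eq:locnil}.

\emph{$c$ is bijective on $E/E_1$.} It is injective because $cf\in E_1$ implies $f\in E_1$. For surjectivity, note that $c$ may be a zero divisor, so that $cE\neq E$ is possible; we only solve $ch=f$ modulo $E_1$. The annihilators $\operatorname{ann}_S(c^i)$ form an ascending chain, so $\operatorname{ann}_S(c^n)=\operatorname{ann}_S(c^{n+1})$ for some $n$. Let $f\in E$. The map $c^{n+1}S\to E$, $c^{n+1}s\mapsto c^nsf$, is well defined, since $c^{n+1}s=0$ implies $c^ns=0$, and it is $S$-linear. Extend it to $S\to E$ and let $h$ be the image of $1$. Then $c^{n+1}h=c^nf$, so $c^n(ch-f)=0$ and $ch-f\in E_1$.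
\end{proof}

Injectivity cannot be dropped: $k[x]$ is not $x$-split, by the argument of Example~\ref{ex:endV}. The noetherian hypothesis enters only through the finite generation of $J$ and the two chains of ideals.

\begin{proposition}\label{prop:plus}
Let $K$ be a commutative noetherian ring, $V$ a $K$-module, $S\subseteq\operatorname{End}_K(V)$ a finitely generated commutative $K$-subalgebra, and $c\in S$. Then there is an idempotent $e\in\operatorname{End}_K(V^+)$ that commutes with $s^+$ for every $s\in S$ and for which $c^+-e$ is a unit of $\operatorname{End}_K(V^+)$.
\end{proposition}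

\begin{proof}
The ring $S$ is a quotient of a polynomial ring $K[x_1,\dots,x_m]$, which is noetherian by Hilbert's basis theorem; so $S$ is noetherian. Apply Lemma~\ref{lem:transfer} with $\Lambda=\mathbb Z$ and $C=\mathbb Q/\mathbb Z$. By (iii), $S^+$ is an injective $S$-module; by Proposition~\ref{prop:injsplit} it is $c$-split; by (ii), the $S$-module $V^+$ is $c$-split. Here $s\in S$ acts on $V^+$ as $s^+$. So $V^+=A\oplus B$, where $A$ and $B$ are invariant under all $s^+$, the map $c^+$ is bijective on $A$, and $1-c^+$ is bijective on $B$. Since $S$ contains the scalars $\alpha\cdot1$ with $\alpha\in K$, and $(\alpha\cdot1)^+$ is multiplication by $\alpha$, both summands are $K$-submodules. The projection $e$ onto $B$ along $A$ is $K$-linear and commutes with all $s^+$, and $c^+-e$ is a unit by Lemma~\ref{lem:split}.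
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}(a)]
Let $V_0=R$ as a $K$-module, $V_{n+1}=V_n^{++}$ and $R_n=\operatorname{End}_K(V_n)$, and let $R_\infty$ be the direct limit of the $K$-algebras $R_n$ along the embeddings $T\mapsto T^{++}$. Sending $r\in R$ to left multiplication by $r$ is a homomorphism of $K$-algebras $R\to R_0$, injective because $r\cdot1=r$. So $R$ embeds in $R_\infty$.

Let $S\subseteq R_\infty$ be a finitely generated commutative $K$-subalgebra and $c\in S$. The finitely many generators lie in some $R_n$, so $S\subseteq R_n$. The image $\{s^+:s\in S\}$ of $S$ under the $K$-linear anti-homomorphism $T\mapsto T^+$ is a commutative $K$-subalgebra of $\operatorname{End}_K(V_n^+)$, generated by the transposes of the generators of $S$. Proposition~\ref{prop:plus}, applied to the module $V_n^+$, this subalgebra and its element $c^+$, gives an idempotent $e\in\operatorname{End}_K(V_n^{++})=R_{n+1}$ that commutes with $s^{++}$ for all $s\in S$ and for which $c^{++}-e$ is a unit. In $R_\infty$ the element $s^{++}$ is identified with $s$, so $e$ has the required properties.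

For an arbitrary $c\in R_\infty$ take for $S$ the $K$-subalgebra generated by $c$. Then $e$ commutes with $c$, hence with the unit $u=c-e$, and $c=e+u$. So $R_\infty$ is strongly clean. Every ring is a $\mathbb Z$-algebra, so the case $K=\mathbb Z$ gives the first sentence of (a).

Finally, let a property pass to subrings and hold for all strongly clean rings. Then it holds for every subring of a strongly clean ring, hence for every ring. The converse is immediate.
\end{proof}

Dedekind-finiteness is a property that passes to subrings and fails for the ring in Example~\ref{ex:endV}, so Theorem~\ref{thm:main} is also an instance of the last sentence of Theorem~\ref{thm:strong}(a).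

\begin{thebibliography}{9}

\bibitem{Hartshorne}
Hartshorne, \emph{Algebraic Geometry}.

\bibitem{problem}
\emph{Related papers: On Cline's Formula for some certain elements in a \dots},
\texttt{https://scifaro.com/en/related/1310.3303}.

\end{thebibliography}
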